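# Every rational number above 1 is a product of fractions $\frac{q+2}{q}$ with $q$ practical

## $\frac65=\frac98\cdot\frac{16}{15}$ and its neighbors

A positive integer $n$ is called practical if each $m=1,\dots,n$ is a sum of distinct divisors of $n$. For instance $16$ is practical, by binary expansion. Also $30$ is practical. Its divisors are $1,2,3,5,6,10,15,30$. From $1,2,3,6$ we get everything from $1$ to $12$, and $13=10+3$, $14=10+3+1$. Adding $15$ to sums from $0$ to $12$ gives $15,\dots,27$, and $28=15+10+3$, $29=15+10+3+1$, $30=30$. On the other hand $10$ is not practical, because $4$ is not a sum of distinct elements of $\{1,2,5,10\}$. A practical number $n>1$ is even, since $2$ must be a sum of distinct divisors of $n$, and only $2=2$ is possible.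

Write
$$D_n=\frac{n+1}{n}\qquad(n\ge1).$$
For integers $a>b\ge1$ we have $\frac ab=\prod_{n=b}^{a-1}D_n$, so the $D_n$ generate the multiplicative semigroup
$$M=\{r\in\mathbb Q:\ r>1\}.$$
Now keep only those $D_n$ for which $2n$ is practical. The practical numbers from $2$ to $40$ are $2,4,6,8,12,16,18,20,24,28,30,32,36,40$, so we keep $D_n$ for $n=1,2,3,4,6,8,9,10,12,14,15,16,18,20,\dots$ and lose $D_5,D_7,D_{11},D_{13},D_{17},D_{19},\dots$. Can we get the lost ones back as products? For $D_5=\frac65$:
$$\frac65=\frac98\cdot\frac{16}{15}=D_8D_{15},\qquad 2\cdot8=16\ \text{and}\ 2\cdot 15=30\ \text{practical}.$$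

We can look for such formulas systematically. Let $s,t\ge1$. Clearing denominators in $D_{n+s}D_{n+t}=D_n$ gives $n\big[(n+s)(n+t)+2n+s+t+1\big]=(n+1)(n+s)(n+t)$, that is, $n(2n+s+t+1)=n^2+n(s+t)+st$. So
$$D_n=D_{n+s}D_{n+t}\iff st=n(n+1). \tag{1}$$
With $n=5$ and $30=3\cdot10$ we recover $D_8D_{15}$. Similarly, $56=7\cdot8$, $132=4\cdot33$ and $182=1\cdot182$ give
$$\tfrac87=D_{14}D_{15},\qquad \tfrac{12}{11}=D_{15}D_{44},\qquad \tfrac{14}{13}=D_{14}D_{195},$$
and $28,30,88,390$ are practical (the criterion in the next section makes this quick). At $n=17$ the recipe breaks. The factorizations of $17\cdot18=306$ give the pairs of indices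
$$(18,323),\ (19,170),\ (20,119),\ (23,68),\ (26,51),\ (34,35).$$
The number $4$ is not a sum of distinct divisors of $646$, $38$, $238$, $46$ or $70$, and $8$ is not one for $52$. So each pair contains a forbidden index. A product of two fractions $D_a$ that equals $D_{17}$ has both indices above $17$, so $D_{17}$ is not a product of two allowed fractions. Three do suffice, by splitting $D_{119}$ once more with $119\cdot120=105\cdot136$:
$$\frac{18}{17}=D_{20}D_{224}D_{255}=\frac{21}{20}\cdot\frac{225}{224}\cdot\frac{256}{255},$$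
and $40,448,510$ are practical. But nothing in (1) tells us that repeated splitting will ever end in allowed indices.

So here is the question, posed at https://mathoverflow.net/q/477262. Let
$$S=\Big\{\frac{n+1}n:\ n\in\mathbb Z^+,\ 2n\ \text{practical}\Big\}=\Big\{\frac{q+2}q:\ q>1\ \text{practical}\Big\}.$$
Does $S$ generate $M$? That is, is every rational $r>1$ a product of finitely many, not necessarily distinct, elements of $S$? The answer is yes, and a thinner set than $S$ is already enough.

## Practical numbers built one prime at a time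

Write $\sigma(n)$ for the sum of the divisors of $n$, and $v_\ell$ for the $\ell$-adic valuation. For a prime $\ell$ let $n_{<\ell}=\prod_{\ell'<\ell}\ell'^{\,v_{\ell'}(n)}$ be the part of $n$ made of primes below $\ell$. The following criterion is due to Stewart (B. M. Stewart, Amer. J. Math. 76 (1954) 779–785) and Sierpiński (W. Sierpiński, Ann. Mat. Pura Appl. 39 (1955)).

**Fact 1 (Stewart–Sierpiński criterion).** An integer $n>1$ is practical if and only if $n$ is even and $\ell\le1+\sigma(n_{<\ell})$ for every odd prime $\ell\mid n$.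

*Proof.* Let $n>1$ be practical. We saw that $n$ is even. Let $\ell\mid n$ be an odd prime and suppose that $t=1+\sigma(n_{<\ell})<\ell$. Then $t<\ell\le n$, so $t$ is a sum of distinct divisors of $n$. Each of these is at most $t<\ell$, so all its prime factors are below $\ell$, and it divides $n_{<\ell}$. So the sum is at most $\sigma(n_{<\ell})=t-1$, a contradiction.

Conversely, call $k$ complete if every integer $0\le t\le\sigma(k)$ is a sum of distinct divisors of $k$. Powers of $2$ are complete, by binary expansion. I claim: if $k$ is complete, $\ell$ is a prime not dividing $k$, and $\ell\le1+\sigma(k)$, then $k\ell^a$ is complete for all $a\ge0$. We use induction on $a$. Let $a\ge1$ and $0\le t\le\sigma(k\ell^a)=\ell^a\sigma(k)+\sigma(k\ell^{a-1})$. Put $u=\min(\sigma(k),\lfloor t/\ell^a\rfloor)$ and $w=t-\ell^au\ge0$. If $u=\sigma(k)$, then $w\le\sigma(k\ell^{a-1})$. Otherwise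
$$w\le\ell^a-1\le\sigma(k)\,\frac{\ell^a-1}{\ell-1}=\sigma(k\ell^{a-1}),$$
because $\sigma(k)\ge\ell-1$. So $w$ is a sum of distinct divisors of $k\ell^{a-1}$, and $\ell^au$ is $\ell^a$ times a sum of distinct divisors of $k$. The two sets of divisors of $k\ell^a$ are disjoint, so $t$ is a sum of distinct divisors. This proves the claim. If $n$ satisfies the condition of the criterion, start with its power of $2$ and put in its odd primes in increasing order. At each stage the current $k$ is $n_{<\ell}$, and the claim applies. So $n$ is complete, and $n\le\sigma(n)$ shows that $n$ is practical. $\square$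

For example $510=2\cdot3\cdot5\cdot17$ passes: $3\le1+\sigma(2)=4$, $5\le1+\sigma(6)=13$, $17\le1+\sigma(30)=73$.

The criterion asks for primes in increasing order, which is awkward when numbers arrive as products of large algebraic factors. We use a cruder set, in which primes may be adjoined in any order.

**Definition.** Let $\mathcal Q$ be the smallest set of positive integers such that $2\in\mathcal Q$, and $pq'\in\mathcal Q$ whenever $q'\in\mathcal Q$, $p$ is prime and $p\le2q'$. Call $n\ge1$ nice if $2n\in\mathcal Q$.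

All elements of $\mathcal Q$ are even. For example $2\to6\to30\to390$ is a legal chain ($3\le4$, $5\le12$, $13\le60$), so $195$ is nice. But $10\notin\mathcal Q$, since neither $2\to10$ ($5>4$) nor $5$ as a starting point is allowed; so $5$ is not nice.

**Proposition 2.** Every $q\in\mathcal Q$ is practical.

*Proof.* The number $2$ is practical. Let $q'$ be even and practical, $p\le2q'$ prime, $N=pq'$; we show that $N$ is practical. Since $q'-1$ is a sum of distinct divisors of $q'$, all smaller than $q'$, we have $\sigma(q')\ge q'+(q'-1)=2q'-1$. Let $\ell\mid N$ be an odd prime.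

If $\ell\mid q'$, then $\ell\le1+\sigma(q'_{<\ell})\le1+\sigma(N_{<\ell})$, as $q'_{<\ell}$ divides $N_{<\ell}$.

If $\ell\nmid q'$, then $\ell=p$, and $N_{<p}=q'_{<p}$. Suppose first that $q'$ has a prime factor larger than $p$, and let $\ell'$ be the least one. No prime factor of $q'$ lies in $[p,\ell')$, so $p<\ell'\le1+\sigma(q'_{<\ell'})=1+\sigma(q'_{<p})=1+\sigma(N_{<p})$. If there is no such factor, then $q'_{<p}=q'$ and $p\le2q'\le1+\sigma(q')=1+\sigma(N_{<p})$.

By Fact 1, $N$ is practical, and the proposition follows by induction along the construction of $\mathcal Q$. $\square$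

**Theorem 3.** For every $X_0$, every rational $r>1$ is a finite product of numbers $\frac{q+2}q$ with $q\in\mathcal Q$, $q\ge X_0$.

**Corollary 4.** The set $S$ generates $M$. Moreover, $S$ with any finite subset removed still generates $M$, so every $r\in M$ has infinitely many representations; and the proper subset $\{(q+2)/q:\ q\in\mathcal Q\}$ of $S$, or even $\{(q+2)/q:\ q\in\mathcal Q,\ q\ge X_0\}$ for any $X_0$, suffices. No finite subset of $S$ generates $M$.

*Proof from Theorem 3.* By Proposition 2 the fractions in Theorem 3 lie in $S$, so $S$ and the thinner sets generate $M$. If finitely many elements of $S$ are removed, take $X_0$ larger than all their $q$. For infinitely many representations of $r$, take one, choose $X_0$ larger than all $q$ that occur in it, and repeat. The subset given by $\mathcal Q$ is proper: $78=2\cdot3\cdot13$ is practical since $3\le4$ and $13=1+\sigma(6)$, but $78\notin\mathcal Q$, since $13$ could only be adjoined to a divisor of $6$, and $13>12$. Finally, a finite subset of $S$ involves only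 finitely many primes in numerators and denominators, so its products miss any other prime. $\square$

It remains to prove Theorem 3. Adjoining prime factors one at a time, while the bound $2q'$ only grows, we have the rule used throughout:

> (F) If $q'\in\mathcal Q$ and all prime factors of $k$ are $\le2q'$, then $q'k\in\mathcal Q$. If $n$ is nice and all prime factors of $k$ are $\le4n$, then $nk$ is nice.

In particular all $2^k$ ($k\ge0$) are nice. If $n$ is nice, so are $n^k$ ($k\ge1$), $2n$, $n(n+1)$ and $4n(n+1)$, because the primes involved are at most $\max(2,n+1)\le4n$.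

## Five identities and an order finer than $\ge$

Besides $D_n$ we use the same fraction indexed by its numerator:
$$f(Y)=\frac Y{Y-1}=D_{Y-1}\qquad(Y\ge2).$$
The proof runs on five identities.

* (I1) If $a<b$ and $\mu=\frac{a(b+1)}{b-a}$ is an integer, then $D_a/D_b=D_\mu$.
* (I2) $f(Y)=D_Y\,f(Y^2)$.
* (I3) $f(Y^2)=D_{Y(Y+1)}\,f(Y^3)$.
* (I4) $f(de)=D_{(e+1)(de-1)}\,f(d(e+1))$ for $de\ge2$.
* (I5) $D_n=D_{2n}^2\,D_{4n(n+1)}^{-1}$.

*Checks.* (I1): $D_a/D_b=\frac{b(a+1)}{a(b+1)}$, and $\mu+1=\frac{ab+a+b-a}{b-a}=\frac{b(a+1)}{b-a}$. (I2): $\frac{Y+1}{Y}\cdot\frac{Y^2}{(Y-1)(Y+1)}=\frac Y{Y-1}$. (I3): $\frac{f(Y^2)}{f(Y^3)}=\frac{Y^3-1}{Y(Y^2-1)}=\frac{Y^2+Y+1}{Y(Y+1)}$. (I4): $\frac{f(de)}{f(d(e+1))}=\frac{e(de+d-1)}{(e+1)(de-1)}$, and $e(de+d-1)-(e+1)(de-1)=1$. (I5): $\frac{D_{2n}^2}{D_n}=\frac{(2n+1)^2}{4n(n+1)}=D_{4n(n+1)}$.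

The opening example is (I4) with $d=3$, $e=2$: $\frac65=f(6)=D_{15}f(9)=D_{15}D_8$. Keep this in mind; it will come back.

**Definition.** Fix $X\ge2$. Let $G_X$ be the multiplicative semigroup generated by $\{D_n:\ n\text{ nice},\ n\ge X\}$. For positive rationals, write $y\succeq z$, or $z\preceq y$, if $y/z\in G_X\cup\{1\}$.

The relation is transitive and compatible with multiplication, and inversion reverses it: $y\succeq z$ gives $z^{-1}\succeq y^{-1}$. It implies $y\ge z$ but is much stronger. For example, with $X=2$ we have $D_2\succeq D_3$, because $D_2/D_3=D_8$ by (I1). Theorem 3 says that $r\in G_X$ for suitable large $X$. It is enough to show that $r\succeq D_U^N$ with $U\ge X$ nice and $N\ge1$.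

## Signed products come for free

If negative exponents are allowed, the problem is easy.

**Lemma 5.** The group generated by $\{D_n:\ n\text{ nice}\}$ is $\mathbb Q_{>0}$.

*Proof.* We reach the primes one after another. First, $2=D_1$. Let $p$ be an odd prime and assume that all smaller primes lie in the group. Let $2^k<p<2^{k+1}$, so $k\ge1$. Choose $1\le L<2^k$ with $pL\equiv1\pmod{2^k}$ (for $k=1$ this is $L=1$), and put $t=(pL-1)/2^k$. Since $pL\ge p\ge2^k+1$, we have $t\ge1$; and $t<p\,L/2^k<p$. The number $m=2^kt$ is nice by (F), as $2^k$ is nice and the prime factors of $t$ are below $2^{k+1}\le4\cdot2^k$. Since $m+1=pL$, we get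
$$p=D_m\cdot\frac{2^kt}{L},$$
and $2$ and all prime factors of $t$ and $L$ are smaller than $p$. $\square$

For example, $p=7$ has $k=2$, $L=3$, $t=5$, and $7=D_{20}\cdot\frac{20}3$. For $\frac65$ the lemma produces $2=D_1$, $3=D_1D_2$, $5=D_4D_1^2$, hence $\frac65=D_2/D_4$, with a denominator that we must learn to get rid of.

The second lemma pushes all indices beyond $X$, and it keeps the total weight $\sum|e_m|/m$ bounded independently of $X$. This uniformity will later make every error term small just by choosing $X$ large.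

**Lemma 6.** For every nice $n$ we can write $D_n=\prod_mD_m^{e_m}$, a finite product over nice $m\ge X$ with $e_m\in\mathbb Z$, such that $\sum|e_m|/m\le\frac1n+\frac1{n^2}$.

*Proof.* For $n\ge X$ take $D_n$ itself. For $n<X$ use downward induction on $n$ and (I5): the numbers $2n$ and $4n(n+1)$ are nice and larger than $n$. Substituting their representations, we get a representation of $D_n$ whose weight is at most
$$2\Big(\frac1{2n}+\frac1{4n^2}\Big)+\frac1{4n(n+1)}+\frac1{16n^2(n+1)^2}\le\frac1n+\frac1{2n^2}+\frac1{4n^2}+\frac1{64n^2}\le\frac1n+\frac1{n^2}.\qquad\square$$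

So $r=\prod D_m^{e_m}$ with nice $m\ge X$, and some $e_m$ may be negative. The plan is to compare everything with a single fraction $D_U$, where $U$ is a highly divisible common multiple. Since $\log D_m\approx\frac1m$, the fraction $D_m$ is about $D_U^{U/m}$, and the total exponent of $D_U$ should be about $U\sum e_m/m\approx U\log r>0$. For factors with $e_m<0$ we need upper bounds $D_m\preceq D_U^{U/m}$. For factors with $e_m>0$ we need lower bounds for $D_m$, and may lose a small proportion of the exponent.

## Comparison along multiples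

Telescoping gives $D_m=\prod_{j=0}^{p-1}D_{pm+j}$. Here $D_{pm}$ is the largest factor, so replacing all factors by $D_{pm}$ gives an upper bound for $D_m$. For a lower bound this identity is useless: the quotients $D_{pm+j}/D_{pm}$ are below $1$. If we read the interval from its other end, using $f(m)=D_{m-1}$, then $f(pm)=D_{pm-1}$ is the smallest factor. So upper bounds live on $D$ and lower bounds on $f$. The next lemma says that the errors are themselves products of nice fractions.

**Lemma 7.** Let $p$ be prime and $m\ge1$. Assume either that $p=2$ and $m$ is nice; or that $p$ is odd, every $j\in\{1,\dots,p-1\}$ divides $m$, and each $pm/j$ ($1\le j\le p-1$) is nice. Then: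

(a) $D_{pm}^{\,p}/D_m$ is a product of numbers $D_\mu$ with $\mu$ nice, $\mu\ge m$.

(b) If $m\ge2$, then $f(m)/f(pm)^p$ is a product of numbers $D_\mu$ with $\mu$ nice, $\mu\ge m$.

*Proof.* Note that for $p=2$ the only $j$ is $1$, and $pm/j=2m$ is nice as well. So in both cases $j\mid m$ and $pm/j$ is nice for $1\le j\le p-1$.

**Step 1: explicit formulas.** We write both quotients as products of $p-1$ fractions. By telescoping, $D_m=\frac{pm+p}{pm}=\prod_{j=0}^{p-1}D_{pm+j}$, and by (I1) with $a=pm$, $b=pm+j$,
$$\frac{D_{pm}^{\,p}}{D_m}=\prod_{j=1}^{p-1}\frac{D_{pm}}{D_{pm+j}}=\prod_{j=1}^{p-1}D_{\mu_j},\qquad\mu_j=\frac{pm}j(pm+j+1). \tag{2}$$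
Likewise, for $m\ge2$, $f(m)=\frac{pm}{pm-p}=\prod_{c=1}^pD_{pm-c}$, and the term $c=1$ is $f(pm)$. Writing $c=j+1$ for the others, (I1) with $a=pm-j-1$, $b=pm-1$ gives
$$\frac{f(m)}{f(pm)^p}=\prod_{j=1}^{p-1}\frac{D_{pm-j-1}}{D_{pm-1}}=\prod_{j=1}^{p-1}D_{\mu_j'},\qquad\mu_j'=\frac{pm}j(pm-j-1). \tag{3}$$
All $\mu_j,\mu_j'$ are integers because $j\mid m$.

**Step 2: the indices are nice.** We show that the second factor of $\mu_j$ and $\mu'_j$ has only small primes. We have $j+1\mid pm$: if $j+1<p$, then $j+1\mid m$ by assumption, and if $j+1=p$ it is clear. So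
$$pm\pm(j+1)=(j+1)\Big(\frac{pm}{j+1}\pm1\Big),$$
and in case (b) we have $\frac{pm}{j+1}\ge m\ge2$, so the last factor is positive. Since $j\mid m$, we have $j+1\le p\le\frac{pm}j$, and $\frac{pm}{j+1}\pm1\le\frac{2pm}j$. So all prime factors of $pm\pm(j+1)$ are at most $2\cdot\frac{pm}j$. As $\frac{pm}j$ is nice, (F) shows that $\mu_j$ and $\mu_j'$ are nice.

**Step 3: the indices are at least $m$.** This is needed to stay inside $G_X$ later. Clearly $\mu_j\ge pm\ge m$. And $\mu_j'\ge p\cdot(pm-p)=p^2(m-1)\ge4(m-1)\ge m$ for $m\ge2$. $\square$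

For example, $p=2$, $m=3$ gives $D_6^2/D_3=\frac{49}{48}=D_{48}$ and $f(3)/f(6)^2=\frac{25}{24}=D_{24}$. With $p=3$, $m=2$ we get $D_6^3/D_2=\frac{343}{324}=D_{48}D_{27}$. But $p=3$, $m=1$ is not allowed, since $2\nmid1$: the powers of $2$ must come first. To go from $m$ to a multiple $U$ we therefore want $U$ to contain enough of each small prime.

**Definition.** For an integer $P\ge3$ call $U=\prod_{q\le P}q^{E_q}$ (over primes $q$) $P$-full if $2^{E_2}\ge P^2$ and $q^{E_q}\ge P$ for all odd primes $q\le P$.

For example $48=2^4\cdot3$ is $3$-full. A $P$-full $U$ is nice, by (F): $2^{E_2}$ is nice and all primes involved are at most $P\le4\cdot2^{E_2}$.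

**Lemma 8.** Let $U$ be $P$-full and let $m$ be nice, $m\mid U$. Then $D_U^{U/m}/D_m$, and if $m\ge2$ also $f(m)/f(U)^{U/m}$, is a (possibly empty) product of numbers $D_\mu$ with $\mu$ nice, $\mu\ge m$.

*Proof.* Multiply $m$ by the prime factors of $U/m$, with multiplicity, in nondecreasing order. This gives $m=m_0,m_1,\dots,m_k=U$ with $m_i=p_im_{i-1}$, and
$$\frac{D_U^{U/m}}{D_m}=\prod_{i=1}^k\Big(\frac{D_{m_i}^{p_i}}{D_{m_{i-1}}}\Big)^{m_{i-1}/m},\qquad\frac{f(m)}{f(U)^{U/m}}=\prod_{i=1}^k\Big(\frac{f(m_{i-1})}{f(m_i)^{p_i}}\Big)^{m_{i-1}/m}.$$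
The exponents are positive integers and $m_{i-1}\ge m$, so it suffices to check that Lemma 7 applies to each step $m'=m_{i-1}$, $p=p_i$.

If $p=2$, then $m'$ is $m$ times a power of $2$, so it is nice. Let $p$ be odd. Because of the order, $v_q(m')=E_q$ for all primes $q<p$. Let $1\le j<p$. If a prime power $q^a$ divides $j$ exactly, then $q<p$ and $q^a\le j<P\le q^{E_q}$, so $a\le E_q$. Hence $j\mid m'$. Moreover $2^{v_2(j)}\le j<P$, so with $v=v_2(pm'/j)=E_2-v_2(j)$ we have $2^v\ge P^2/P=P$. All prime factors of $pm'/j$ are at most $P\le4\cdot2^v$, and $2^v$ is nice; so $pm'/j$ is nice by (F). $\square$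

## $U^k-1$ is prime to $6$: a detour through odd numbers

If $m\ge X$ is nice and divides $U$, Lemma 8 gives $D_m\preceq D_U^{U/m}$ and $f(m)\succeq f(U)^{U/m}$. To connect the two we would like $f(U)\succeq D_U$. By (I2), $f(U)=D_Uf(U^2)$, so we want $f(U^2)\in G_X$.

The obvious attempt is to iterate: $f(U)=D_UD_{U^2}D_{U^4}\cdots D_{U^{2^{i-1}}}f(U^{2^i})$. All the $D$'s are fine, and we need the tail $f(U^{2^i})=D_{U^{2^i}-1}$ to be a generator for some $i$. It never is. A full $U$ is divisible by $6$, so $n=U^k-1$ is prime to $6$ and larger than $1$. Such an $n$ is not nice, because the first prime adjoined to $2$ in building $2n$ is at most $4$, so $2$ or $3$ divides $n$. In fact $2n$ is not even practical: its divisors below $5$ are only $1$ and $2$, and $4$ is not a sum of distinct divisors.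

The way out is the opening example. There $U=6=3\cdot2$, and $5=6-1$ is not nice. But (I4) moves from the even number $3\cdot2$ to the odd number $3\cdot(2+1)=9$, at the cost of $D_{15}$; and $9-1=8$ is a power of $2$. In general write $U=gh$ with $g$ odd and $h$ a power of $2$. Then (I4) replaces $gh$ by $g(h+1)$, which is odd. For an odd $W$ the number $W^{2^i}-1$ is highly divisible by $2$, and we can hope that it is nice.

The cost is $D_\mu$ with $\mu=(h+1)(gh-1)$, and $\mu$ must be nice. Here the naive version fails: for $h=8$, $g=9$ we get $\mu=9\cdot71$, and $2\mu=18\cdot71\notin\mathcal Q$ because $71>36$. But cubing helps, because $x^3+1$ and $y^3-1$ factor. Replace $h,g$ by $h^3,g^3$: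
$$2(8^3+1)(72^3-1)=2\cdot(3^3\cdot19)\cdot71\cdot(7\cdot751),$$
and $54\in\mathcal Q$, $19\le108$, then $54\cdot19=1026$ accepts $71$, $7$ and all primes up to $751$. So the new index is nice. In general we cube many times. This is the key lemma.

**Lemma 9.** Let $U=gh$ with $U\ge X$, $U$ nice, $h=2^A$, $A\ge3$ odd, $g$ odd, $3\mid g$, $h\le g\le h^2$. Then $f(U^2)\in G_X$. Consequently $f(U)=D_Uf(U^2)\succeq D_U$.

*Proof.* Choose $j\ge1$ with $3^j\ge U$ and put $b=3^j$.

**Step 1: raise $U$ to the power $b$.** We show $f(U^2)\succeq f(U^b)$. By (I3), $f(U^2)=D_{U(U+1)}f(U^3)$. For $Y=U^B$, (I2) and (I3) give $f(Y)=D_YD_{Y(Y+1)}f(Y^3)$; apply this with $B=3,9,\dots,3^{j-1}$ in turn. All indices $U(U+1)$, $Y$, $Y(Y+1)$ are nice, because $U$ is, and they are at least $U\ge X$.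

**Step 2: move to an odd number.** By (I4) with $d=g^b$, $e=h^b$,
$$f(U^b)=D_\mu f(W),\qquad\mu=(h^b+1)(U^b-1),\qquad W=g^b(h^b+1). \tag{4}$$
Clearly $\mu\ge U\ge X$. It remains to show that $\mu$ is nice and that $f(W)\in G_X$.

**Step 3: $\mu$ is nice.** We build $2\mu$ by successive cubing, starting from a large reserve of factors $3$. For $0\le l\le j$ put
$$x_l=h^{3^l},\qquad y_l=U^{3^l},\qquad T_l=2\cdot3^{\,j-l}(x_l+1)(y_l-1),$$
so that $T_j=2\mu$. We show by induction that $T_l\in\mathcal Q$.

For $l=0$: $2\cdot3^j\in\mathcal Q$, and the prime factors of $(h+1)(U-1)$ are at most $U\le3^j$. So $T_0\in\mathcal Q$ by (F).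

Let $T_l\in\mathcal Q$ with $l<j$, and write $x=x_l$, $y=y_l$. Since $A$ is odd, $x$ is an odd power of $2$, so $x\equiv2\pmod3$ and $x^2-x+1\equiv0\pmod3$. From $x^3+1=(x+1)(x^2-x+1)$ and $y^3-1=(y-1)(y^2+y+1)$ we get
$$T_{l+1}=T_l\cdot\frac{x^2-x+1}3\cdot(y^2+y+1);$$
one $3$ of the reserve is spent. Adjoin the two factors in this order. As $y=g^{3^l}x\ge3x$, we have $y-1\ge x$, so $T_l\ge2(x+1)(y-1)\ge2x^2$, and the prime factors of $\frac{x^2-x+1}3$ are at most $x^2\le2T_l$. Hence $T'=T_l\cdot\frac{x^2-x+1}3\in\mathcal Q$ by (F). Next, $U=gh\le h^3$ gives $y\le x^3$, so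
$$2T'\ge\frac43(x+1)(x^2-x+1)(y-1)=\frac43(x^3+1)(y-1)\ge\frac43(y^2-1)\ge y^2+y+1.$$
The last inequality is $y^2-3y-7\ge0$, which holds for $y\ge6$. So $T_{l+1}=T'(y^2+y+1)\in\mathcal Q$ by (F).

Thus $2\mu=T_j\in\mathcal Q$.

**Step 4: $W$ is nice.** This is needed because $D_W$ and $D_{W^2}$, $D_{W^4}$, … will appear. The number $2W$ has only one factor $2$, so we start from powers of $3$. We have $2\cdot3^b\in\mathcal Q$; since $3\mid g$, $3^b$ divides $g^b$; and all primes of $g$ are at most $U\le3^j\le3^b$. So $2g^b\in\mathcal Q$ by (F). Since $x_{l+1}+1=(x_l+1)(x_l^2-x_l+1)$,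
$$h^b+1=(h+1)\prod_{l<j}(x_l^2-x_l+1),$$
so its prime factors are at most $x_{j-1}^2=h^{2b/3}\le g^b$, where we used $h\le g$. By (F), $2W\in\mathcal Q$.

**Step 5: $f(W)\in G_X$.** Now the squaring iteration terminates, because $W$ is odd. Note $W=U^b+g^b>U\ge X$. Iterating (I2),
$$f(W)=D_WD_{W^2}\cdots D_{W^{2^{i-1}}}\,f(W^{2^i}),$$
with nice indices, all at least $X$. Choose $i\ge1$ with $2^i\ge W$. We show that $W^{2^i}-1$ is nice, this time with a reserve of factors $2$. For $0\le l\le i$ put $T_l^*=2^{\,i-l+1}(W^{2^l}-1)$. First, $T_0^*=2^{i+1}(W-1)\in\mathcal Q$ by (F), since the primes of $W-1$ are below $W\le2^i$. If $l<i$ and $T_l^*\in\mathcal Q$, put $Z=W^{2^l}$, which is odd. Then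
$$T^*_{l+1}=2^{i-l}(Z-1)(Z+1)=T_l^*\cdot\frac{Z+1}2,\qquad\frac{Z+1}2\le4(Z-1)\le T_l^*\le2T_l^*,$$
so $T^*_{l+1}\in\mathcal Q$ by (F). Hence $T_i^*=2(W^{2^i}-1)\in\mathcal Q$. So $f(W^{2^i})=D_{W^{2^i}-1}\in G_X$, and $f(W)\in G_X$.

By Steps 1–5, $f(U^2)\succeq f(U^b)=D_\mu f(W)\in G_X$, so $f(U^2)\in G_X$. $\square$

The hypotheses are all used: $A$ odd makes the $3$'s divide in Step 3, $g\le h^2$ controls $y^2+y+1$ there, and $3\mid g$ and $h\le g$ make $W$ nice in Step 4.

## Converting everything to powers of a single $D_U$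

We prove Theorem 3. Let $r>1$ be rational and put $\delta=\log r>0$.

**Step 1: a signed representation with large indices.** This fixes $X$. By Lemma 5, $r=\prod_nD_n^{c_n}$ with finitely many nice $n$ and $c_n\in\mathbb Z$. Put $V=\sum|c_n|\big(\frac1n+\frac1{n^2}\big)$, which does not depend on $X$. Now fix $X\ge\max(X_0,4,4V/\delta)$. By Lemma 6,
$$r=\prod_mD_m^{e_m},\qquad m\text{ nice},\ m\ge X,\qquad\sum\frac{|e_m|}m\le V,\qquad\frac VX\le\frac\delta4. \tag{5}$$

**Step 2: pass to one index $R$.** The lower bound will need an index whose square is full, which the $m$'s need not have; so we first convert all $D_m$ to a power of one $D_R$. Choose $P\ge3$ bounding all primes that divide the $m$'s with $e_m\ne0$, and a $P$-full $R$ divisible by all these $m$. As $r\ne1$, there is at least one such $m$, so $R\ge m\ge X$. By Lemma 8, $\varepsilon_m=D_R^{R/m}/D_m$ is a product of $D_\mu$'s with $\mu$ nice and $\mu\ge m\ge X$. Substituting $D_m=D_R^{R/m}/\varepsilon_m$,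
$$r=D_R^J\cdot\frac{\prod_{e_m<0}\varepsilon_m^{|e_m|}}{\prod_{e_m>0}\varepsilon_m^{e_m}}\succeq\frac{D_R^J}{\prod_{i=1}^sD_{\mu_i}},\qquad J=R\sum_m\frac{e_m}m\in\mathbb Z, \tag{6}$$
where $\prod_{i=1}^sD_{\mu_i}=\prod_{e_m>0}\varepsilon_m^{e_m}$ with all $\mu_i$ nice and $\ge X$. The negative part that remains is made of correction terms only.

**Step 3: the main term is large and the corrections are small.** We use $\frac1m-\frac1{2m^2}\le\log\big(1+\frac1m\big)\le\frac1m$. In $\delta=\sum e_m\log(1+\frac1m)$ use the upper bound where $e_m>0$ and the lower bound where $e_m<0$: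
$$\delta\le\sum_m\frac{e_m}m+\sum_{e_m<0}\frac{|e_m|}{2m^2}\le\frac JR+\frac V{2X},\qquad\text{so}\qquad\frac JR\ge\delta-\frac V{2X}\ge\frac78\delta>0. \tag{7}$$
Since $\log(1+x)\ge x-\frac{x^2}2\ge\frac x2$ for $0\le x\le1$, we have $\frac1\mu\le2\log(1+\frac1\mu)$. So
$$\sum_i\frac1{\mu_i}\le2\sum_i\log D_{\mu_i}=2\sum_{e_m>0}e_m\Big[\frac Rm\log\Big(1+\frac1R\Big)-\log\Big(1+\frac1m\Big)\Big]\le\sum_{e_m>0}\frac{e_m}{m^2}\le\frac VX\le\frac\delta4, \tag{8}$$
because the bracket is at most $\frac1m-\frac1m+\frac1{2m^2}$.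

**Step 4: choose $U$.** We want $U$ to be full, divisible by $R^2$ and all $\mu_i$, and to satisfy Lemma 9. Choose $P'\ge3$ bounding all primes that divide $R$ and the $\mu_i$. Choose exponents for all odd primes $q\le P'$, including $3$, so large that $q^{E_q}\ge P'$ and that the odd part $g_0=\prod q^{E_q}$ is divisible by the odd parts of $R^2$ and of all $\mu_i$. Then choose an odd $A\ge3$ with $2^A\ge P'^2$, $2^A>g_0$, $A\ge v_2(R^2)$ and $A\ge v_2(\mu_i)$ for all $i$. Finally multiply $g_0$ by $3$ repeatedly until the result $g$ first satisfies $g\ge2^A$. Then $2^A\le g<3\cdot2^A\le4^A$, since $2^A\ge8$. The number $U=2^Ag$ is $P'$-full, hence nice; it is divisible by $R^2$ and all $\mu_i$; it satisfies $U\ge R\ge X$; and $3\mid g$. So Lemma 9 applies with $h=2^A$.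

**Step 5: upper bounds for the corrections.** By Lemma 8 with $m=\mu_i$, all of whose error indices are at least $\mu_i\ge X$,
$$D_{\mu_i}\preceq D_U^{U/\mu_i}. \tag{9}$$

**Step 6: a lower bound for $D_R$.** Here we cross from $D$ to $f$ and back. Since $R$ is $P$-full, so is $R^2$; and $R$ is nice and divides $R^2$. By Lemma 8, $f(R)\succeq f(R^2)^R$, the error indices being at least $R\ge X$. By (I2),
$$D_R=\frac{f(R)}{f(R^2)}\succeq f(R^2)^{R-1}.$$
The number $R^2$ is nice and divides $U$, so Lemma 8 gives $f(R^2)\succeq f(U)^{U/R^2}$. By Lemma 9, $f(U)\succeq D_U$. Together,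
$$D_R\succeq D_U^{(R-1)U/R^2}. \tag{10}$$
Compared with the ideal exponent $U/R$, we lost only the factor $1-\frac1R$.

**Step 7: conclusion.** We combine the bounds and check that the exponent is positive. Since $J>0$, we may raise (10) to the power $J$; inserting this and (9) into (6),
$$r\succeq D_U^{\,N},\qquad N=\frac{J(R-1)U}{R^2}-\sum_i\frac U{\mu_i}\in\mathbb Z.$$
Since $R\ge X\ge4$, (7) and (8) give
$$N=U\Big[\frac JR\Big(1-\frac1R\Big)-\sum_i\frac1{\mu_i}\Big]\ge U\delta\Big[\frac78\cdot\frac34-\frac14\Big]=\frac{13}{32}\,U\delta>0.$$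
So $N\ge1$, and $r=D_U^N\,y$ with $y\in G_X\cup\{1\}$. As $U$ is nice and $U\ge X$, we get $r\in G_X$. That is, $r$ is a finite product of numbers
$$D_n=\frac{2n+2}{2n}=\frac{q+2}q,\qquad q=2n\in\mathcal Q,\quad q\ge2X\ge X_0.$$
This proves Theorem 3, and with it Corollary 4: $S$ generates $M$. $\blacksquare$
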